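# Six types suffice: a matrix for which lists make counting hard

Throughout, graphs are finite, simple and undirected, and $c(\cdot)$ denotes the number of connected components of a graph, with $c(\emptyset)=0$ for the empty graph.

## 1. Two colorings sharing a clique

Here is the object on which everything turns. Let $C=\{0,1\}\times\{f,g\}$, and let $D=C\cup\{f,g\}$, a set of six symbols. Define a symmetric matrix $M$, indexed by $D$, with entries in $\{0,1,\ast\}$. For $x,x'\in\{0,1\}$ and $y,y',p,p'\in\{f,g\}$ put

* $M_{(x,y),(x',y')}=0$ if $x=x'$, and $=\ast$ if $x\neq x'$;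
* $M_{p,(x,y)}=M_{(x,y),p}=\ast$ if $p=y$, and $=1$ if $p\ne y$;
* $M_{p,p'}=1$.

In the order $0f,0g,1f,1g,f,g$ this is
$$M=\begin{pmatrix}0&0&\ast&\ast&\ast&1\\0&0&\ast&\ast&1&\ast\\ \ast&\ast&0&0&\ast&1\\ \ast&\ast&0&0&1&\ast\\ \ast&1&\ast&1&1&1\\1&\ast&1&\ast&1&1\end{pmatrix}.$$

Such a matrix is a set of rules for sorting the vertices of a graph into types.

**Definition ($M$-partition).** Let $D$ be a finite set and $M\in\{0,1,\ast\}^{D\times D}$ symmetric. An $M$-partition of a graph $G$ is a function $\sigma:V(G)\to D$ such that for all distinct $u,v\in V(G)$: if $uv\in E(G)$ then $M_{\sigma(u),\sigma(v)}\neq 0$, and if $uv\notin E(G)$ then $M_{\sigma(u),\sigma(v)}\ne 1$.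

So $0$ means "no edges allowed", $1$ means "all edges required", and $\ast$ means "no condition". A diagonal entry $M_{d,d}$ constrains only pairs of distinct vertices both sent to $d$. For example, with $D=\{1,2\}$ and $\begin{pmatrix}0&\ast\\ \ast&1\end{pmatrix}$, an $M$-partition splits $V(G)$ into an independent set (type $1$) and a clique (type $2$).

Now read our $6\times 6$ matrix. A map $\sigma:V\to D$ is the same thing as a set $K=\sigma^{-1}(\{f,g\})$ together with three functions $r:K\to\{f,g\}$, $x:V\setminus K\to\{0,1\}$ and $y:V\setminus K\to\{f,g\}$. It is an $M$-partition if and only if the following three conditions hold.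

* (C1) Every pair inside $K$ is an edge, that is, $K$ is a clique: all entries $M_{p,p'}$ are $1$.
* (C2) Every edge $uv$ inside $V\setminus K$ has $x(u)\neq x(v)$. Non-edges inside $V\setminus K$ impose nothing, since the entries on $C\times C$ are in $\{0,\ast\}$.
* (C3) Every non-edge $kv$ with $k\in K$, $v\notin K$ has $r(k)=y(v)$. Edges between $K$ and $V\setminus K$ impose nothing, since those entries are in $\{1,\ast\}$.

Once $K$ is fixed, condition (C2) speaks only about $x$, and (C3) only about the pair $(r,y)$. The two colorings share the set $K$ and nothing else.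

What is this for? There are two counting problems attached to a fixed $M$ (the size of $M$ is not part of the input).

* Counting $M$-partitions: given $G$, output the number of $M$-partitions of $G$.
* Counting list $M$-partitions: given $G$ and a list $L(v)\subseteq D$ for each vertex $v$, output the number of $M$-partitions $\sigma$ of $G$ with $\sigma(v)\in L(v)$ for all $v$.

The first is the second with all lists full, so lists can only make the problem harder. Do they ever actually make it harder? Recall that FP is the class of functions computable in polynomial time, and that a counting problem is #P-complete if it lies in #P and every problem in #P reduces to it by a polynomial-time Turing reduction. All our counting problems are in #P: guess $\sigma$ and check it. The paper "Counting $4\times4$ Matrix Partitions of Graphs" is the source of the problem. When $|D|=4$ it is known that for every such $M$ counting $M$-partitions is either in FP or #P-complete. The conjecture is that this dichotomy also holds for $|D|>4$, and more specifically that for any symmetric $M$ the two problems have the same complexity. Under the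 assumption FP $\neq$ #P this is taken to mean that, for every finite $D$ and every symmetric $M\in\{0,1,\ast\}^{D\times D}$,

* (a) counting $M$-partitions is in FP if and only if counting list $M$-partitions is in FP;
* (b) counting $M$-partitions is #P-complete if and only if counting list $M$-partitions is #P-complete.

The matrix above refutes this.

**Theorem 1.** For the $6\times6$ matrix $M$ above, counting $M$-partitions is in FP, and counting list $M$-partitions is #P-complete. Hence, if FP $\neq$ #P, both (a) and (b) fail for $M$.

## 2. Small matrices, and the attempt to simulate lists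

Let us try one and two types by hand.

With $|D|=1$ there is one map, and it is or is not allowed. Both problems are trivially in FP.

With $D=\{1,2\}$ consider three matrices:
$$\begin{pmatrix}0&\ast\\ \ast&0\end{pmatrix},\qquad \begin{pmatrix}0&\ast\\ \ast&1\end{pmatrix},\qquad \begin{pmatrix}0&\ast\\ \ast&\ast\end{pmatrix}.$$
The first counts proper 2-colorings. Each component of a bipartite graph has exactly two, so the count is $2^{c(G)}$ or $0$; with lists one tests the two candidates on each component. Both problems are in FP. The second counts pairs (clique $K$, independent complement). If $K,K'$ are two such cliques, then $K\setminus K'$ is a clique inside an independent set, so it has at most one vertex, and likewise $K'\setminus K$. So there are at most $O(n^2)$ possible $K$; they can be listed by adding the vertices one at a time (Section 3 does this in detail for our matrix), and with lists one just discards those violating a list. Both problems are in FP. The third counts independent sets, since $\sigma^{-1}(1)$ is any independent set. This is #P-complete, already on bipartite graphs (Provan and Ball, SIAM J. Comput.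 12 (1983) 777–788), and lists only add generality. In all three examples lists make no difference.

The first thing one would try in order to prove the conjecture is to simulate lists: given a hard instance with lists, attach to each vertex $v$ some list-free gadget that forces $\sigma(v)$ into $L(v)$, or at least favors values in $L(v)$ enough that one can interpolate. Look at what this would require for the $6\times6$ matrix. Suppose a graph, however cleverly built, has two $M$-partitions with the same set $K\not\ni w$, one with $x(w)=1$ and one with $y(w)=f$. Combine the function $x$ of the first with the functions $(r,y)$ of the second. Since (C1) concerns $K$ alone and (C2), (C3) concern $x$ and $(r,y)$ separately, the result is again an $M$-partition, and it has $\sigma(w)=(1,f)$. So, for a fixed $K$, no list-free construction can allow the values $(0,f)$, $(0,g)$, $(1,g)$ at $w$ and forbid $(1,f)$. A list can do exactly that. This is the gap between the two problems, and the next two sections exploit it from both sides.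

## 3. Without lists: a sum over few cliques

**Proof of Theorem 1, first half: counting $M$-partitions is in FP.** Let $G=(V,E)$ have $n$ vertices.

**Step 1: a closed formula for a fixed $K$.** The purpose is to count the triples $(r,x,y)$ that go with a given $K$. Let $N_K$ be the graph on the vertex set $V$ whose edges are the pairs $kv\notin E$ with $k\in K$ and $v\in V\setminus K$. Condition (C2) says that $x$ is a proper 2-coloring of $G-K$; there are $2^{c(G-K)}$ of these if $G-K$ is bipartite and none otherwise. Condition (C3) says that the function on $V$ equal to $r$ on $K$ and to $y$ off $K$ takes equal values at the two ends of every edge of $N_K$, that is, is constant on components of $N_K$; there are $2^{c(N_K)}$ such functions. The two choices are independent. Writing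
$$\mathcal K(G)=\{K: K\text{ is a clique of }G\text{ and }G-K\text{ is bipartite}\},$$
the number of $M$-partitions is
$$Z_M(G)=\sum_{K\in\mathcal K(G)}2^{c(G-K)}\,2^{c(N_K)}.\tag{1}$$

As a check, let $G$ be two isolated vertices $u,v$. The allowed pairs $(\sigma(u),\sigma(v))$ are the positions of $M$ with entry $\ne1$. There are $12$ ones (one in each of the first four rows, four in each of the last two), so the count is $36-12=24$. In (1), $K=\emptyset$ gives $2^2\cdot2^2=16$; $K=\{u\}$ gives $2\cdot 2=4$, since $N_K$ has the edge $uv$; $K=\{v\}$ gives $4$; and $\{u,v\}$ is not a clique. The total is $24$. If $G$ is the edge $uv$ instead, $M$ has $8$ zeros, so the count is $28$, and (1) gives $8+8+8+4=28$.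

**Step 2: there are few terms.** The purpose is to bound $|\mathcal K(G)|$ by a polynomial. If $K,K'\in\mathcal K(G)$, then $K\setminus K'$ is a clique in the bipartite graph $G-K'$, so $|K\setminus K'|\le2$; likewise $|K'\setminus K|\le2$. Fix one $K'\in\mathcal K(G)$ (if there is none, the sum is $0$). Every $K$ arises from it by removing at most two vertices and adding at most two, so $|\mathcal K(G)|=O(n^4)$. The same bound holds for every induced subgraph of $G$.

**Step 3: the terms can be listed.** The purpose is to make (1) computable. Order the vertices $v_1,\dots,v_n$ and let $G_i$ be the subgraph induced on $v_1,\dots,v_i$. If $K\in\mathcal K(G_i)$ then $K\setminus\{v_i\}\in\mathcal K(G_{i-1})$: a subset of a clique is a clique, and $G_{i-1}-K$ is an induced subgraph of the bipartite graph $G_i-K$. So $\mathcal K(G_i)$ is obtained from $\mathcal K(G_{i-1})$ by testing, for each member $K$ of the latter, the two sets $K$ and $K\cup\{v_i\}$. All lists have polynomial length, so $\mathcal K(G)$, and then (1), is computed in polynomial time. Thus $Z_M$ is in FP.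

## 4. With lists: independent sets in bipartite graphs

**Proof of Theorem 1, second half: counting list $M$-partitions is #P-complete.** We reduce from counting independent sets in a bipartite graph $B=(P,Q,E_B)$, which is #P-complete (Provan and Ball, cited above).

**Step 1: the instance.** The purpose is to represent membership of $p\in P$ by the coordinate $x$, membership of $q\in Q$ by the function $r$, and each edge of $B$ by one extra vertex whose list couples the two. Let $G$ have vertex set $P\cup Q\cup\{w_e:e\in E_B\}$. The set $P$ is independent, the $w_e$ are independent, $Q$ is a clique, and all $P$–$Q$ pairs are edges. For $e=pq$ with $p\in P$, $q\in Q$, the vertex $w_e$ is adjacent to $p$ and to no other vertex of $P$, and to all of $Q$ except $q$. The lists are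
$$L(p)=\{(0,f),(1,f)\},\qquad L(q)=\{f,g\},\qquad L(w_e)=\{(0,f),(0,g),(1,g)\}.$$

**Step 2: reading the constraints.** The purpose is to see which choices survive. The lists force $K=Q$, which is a clique, so (C1) holds. The edges inside $V\setminus K=P\cup\{w_e\}$ are the pairs $pw_e$ with $p\in e$, and (C2) says $x(w_e)\neq x(p)$. The non-edges between $Q$ and $V\setminus Q$ are the pairs $qw_e$ with $q\in e$ (all $P$–$Q$ pairs are edges), and (C3) says $y(w_e)=r(q)$. There are no other constraints. So for $e=pq$ the value at $w_e$ is determined: it is $(1-x(p),r(q))$. It lies in $L(w_e)$ if and only if it is not $(1,f)$, that is, if and only if we do not have both $x(p)=0$ and $r(q)=f$.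

**Step 3: the bijection.** The purpose is to identify the count. The list $M$-partitions correspond to the choices of $x:P\to\{0,1\}$ and $r:Q\to\{f,g\}$ for which no edge $pq$ of $B$ has $x(p)=0$ and $r(q)=f$. These are exactly the choices for which $\{p:x(p)=0\}\cup\{q:r(q)=f\}$ is an independent set of $B$, and every independent set arises once. For instance, if $B$ is a single edge, three of the four choices survive, and an edge has three independent sets. The reduction is polynomial, so the list problem is #P-complete.

**Step 4: conclusion.** If FP $\neq$ #P, a problem in FP is not #P-complete and a #P-complete problem is not in FP. So (a) and (b) both fail. $\blacksquare$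

Only the lists $L(w_e)$ are responsible. Suppose each list satisfies $L(v)\cap C=X_v\times Y_v$ for some $X_v\subseteq\{0,1\}$, $Y_v\subseteq\{f,g\}$. Then for each $K\in\mathcal K(G)$ the choices of $x$ and of $(r,y)$ are still independent, and on each component of $G-K$ or of $N_K$ there are two candidates to test against the lists; so the count is still in FP. The list $L(w_e)$ is not of this form.

## 5. Every size from six on, and no size below

**Theorem 2.** (i) For every $n\ge6$ there is $M$ with $|D|=n$ for which counting $M$-partitions is in FP and counting list $M$-partitions is #P-complete. (ii) If $|D|\le5$, then for every symmetric $M$ either both problems are in FP or both are #P-complete.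

So, assuming FP $\ne$ #P, the conjecture holds for every $M$ with $|D|\le5$ and fails for some $M$ of each size $|D|\ge6$.

**Proof of (i).** The purpose is to enlarge $D$ without disturbing the argument. Let $s=n-5\ge1$. In $D$, replace the symbol $f$ (the element of $D\setminus C$, not the second coordinates) by $s$ copies $f_1,\dots,f_s$. Each has the row of $f$ towards $C$, and all entries inside $\{f_1,\dots,f_s,g\}$ are $1$. Then $|D|=4+s+1=n$. The reduction of Section 4 works with lists that use only $f_1$ in place of $f$, so the list problem is #P-complete. For the list-free problem, say that $k\in K$ has type $f$ if it receives some $f_i$, and type $g$ otherwise; for $v\notin K$ the type is $y(v)$. Conditions (C1)–(C3) are as before, with $r(k)$ read as the type of $k$. All vertices in one component $Y$ of $N_K$ have the same type. If it is $g$, there is one way to fill in $r$ and $y$ on $Y$; if it is $f$, each vertex of $Y\cap K$ has $s$ choices. Hence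
$$Z_M(G)=\sum_{K\in\mathcal K(G)}2^{c(G-K)}\prod_{Y}\bigl(s^{|Y\cap K|}+1\bigr),\tag{2}$$
the product being over the components $Y$ of $N_K$. The set $\mathcal K(G)$ is listed as in Section 3, so this is in FP. $\blacksquare$

Part (ii) is the longer half. It needs hardness without lists for matrices of size at most five, and the rest of the notes prove it.

## 6. Rectangular relations and derectangularizing sequences

**Definition (pure).** A submatrix of $M$ is pure if it has no $0$s or no $1$s; otherwise it is impure.

For instance $\begin{pmatrix}0&\ast\\ \ast&\ast\end{pmatrix}$ is pure and $\begin{pmatrix}0&\ast\\ \ast&1\end{pmatrix}$ is not. For $X,Y\subseteq D$ put $H_{X,Y}=\{(i,j)\in X\times Y:M_{ij}=\ast\}$. We write $X^2$ for the submatrix $M|_{X\times X}$.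

**Definition (rectangular).** A relation $R$ is rectangular if $(i,i'),(i,j'),(j,i')\in R$ imply $(j,j')\in R$. Equivalently, the sets $R(i)=\{i':(i,i')\in R\}$ are pairwise equal or disjoint.

The equivalence: the condition says that if $R(i)$ and $R(j)$ share an element $i'$, then $R(i)\subseteq R(j)$, and by symmetry they are equal. A relation is rectangular exactly when its transpose is. The smallest non-rectangular relation is $\{(1,1),(1,2),(2,1)\}$.

**Definition (derectangularizing sequence).** A derectangularizing sequence of length $k\ge2$ for $M$ is a sequence $D_1,\dots,D_k\subseteq D$ such that $M|_{D_i\times D_j}$ is pure for all $i,j$ (including $i=j$) and the composition $H_{D_1,D_2}\circ\dots\circ H_{D_{k-1},D_k}$ is not rectangular.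

For the independent-set matrix $\begin{pmatrix}0&\ast\\ \ast&\ast\end{pmatrix}$ the sequence $D,D$ has length $2$: the relation $H_{D,D}$ has exactly three elements. For the split matrix $\begin{pmatrix}0&\ast\\ \ast&1\end{pmatrix}$ there is no such sequence: $D^2$ is impure, so every $D_i$ has at most one element, and then all compositions have at most one element. For our $6\times6$ matrix take
$$D_1=\{(0,f),(1,f)\},\qquad D_2=\{(0,f),(0,g),(1,g)\},\qquad D_3=\{f,g\}.$$
All blocks among $D_1,D_2$ have entries in $\{0,\ast\}$, and all blocks involving $D_3$ have entries in $\{1,\ast\}$. From $(1,f)$ the stars lead to $(0,f)$ and $(0,g)$, hence to $f$ and $g$; from $(0,f)$ they lead only to $(1,g)$, hence only to $g$. The composition is $\{((1,f),f),((1,f),g),((0,f),g)\}$, which is not rectangular. This is the reduction of Section 4 seen from the side of the matrix.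

We rely on two cited theorems.

**[GGMRY]** (Göbel, Goldberg, McQuillan, Richerby, Yamakami, *Counting list matrix partitions of graphs*, SIAM J. Comput. 44 (2015) 1089–1118.) If $M$ has a derectangularizing sequence, counting list $M$-partitions is #P-complete; otherwise it is in FP.

**[BG]** (Bulatov, Grohe, *The complexity of partition functions*, TCS 348 (2005) 148–186.) Let $S$ be a nonnegative integer symmetric matrix with indices $i,j$ such that $S_{ii},S_{ij},S_{jj}>0$ and $S_{ii}S_{jj}\neq S_{ij}^2$. Then computing $Z_S(J)=\sum_{\varphi}\prod_{uv\in E(J)}S_{\varphi(u)\varphi(v)}$ is #P-hard. (This is the case of a non-bipartite connected component of rank at least $2$.)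

Counting $M$-partitions is the case of full lists. So if $M$ has no derectangularizing sequence, both problems are in FP. If it has one, the list problem is #P-complete. Theorem 2(ii) therefore follows from:

**(H)** If $|D|\le5$ and $M$ has a derectangularizing sequence, then counting $M$-partitions is #P-hard.

## 7. Compatible sets and their coefficients

For this section and the next two, $D$ and $M$ are arbitrary. Without lists, we still want to steer a vertex of "color $i$" towards a set $D_i$. The only tool we have is adjacency to many other vertices. So we color the vertices of a gadget by $1,\dots,k$ and prescribe a default behavior, edge or non-edge, for each pair of colors.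

**Definition (compatible pairs, star pairs, the family $\mathcal C$).** Fix $k\ge1$ and a symmetric $P\in\{0,1\}^{k\times k}$. Let $\mathcal Q=[k]\times D$; the element $(i,d)$ has color $i$. Call $(i,d),(j,e)\in\mathcal Q$ compatible if $M_{de}\neq1-P_{ij}$, and a star pair if $M_{de}=\ast$. Both relations are symmetric and are also considered for $(i,d)=(j,e)$. Let $\mathcal C$ be the family of all $U\subseteq\mathcal Q$ all of whose pairs, equal pairs included, are compatible. It contains $\emptyset$ and is closed under subsets. For $U\in\mathcal C$ put
$$a(U)=\sum_{U\subseteq U^*\in\mathcal C}(-1)^{|U^*\setminus U|}.\tag{3}$$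

If $U$ is maximal in $\mathcal C$ then $a(U)=1$. If $\mathcal C$ consists of all subsets of one set $U_{\max}$, then $a(U_{\max})=1$ and $a(U)=0$ for every other $U$, since the alternating sum over the subsets of a nonempty set is $0$.

**Definition (colored graphs, $h_\Gamma$, $G(\Gamma)$).** A colored graph $\Gamma$ is a nonempty simple graph with a coloring $V(\Gamma)\to[k]$. For $U\subseteq\mathcal Q$, $h_\Gamma(U)$ is the number of color-preserving maps $V(\Gamma)\to U$ sending all edges of $\Gamma$ to star pairs. Let $G(\Gamma)$ be the graph on $V(\Gamma)$ in which a pair $u,v$ of colors $i,j$ is an edge if and only if exactly one of "$uv\in E(\Gamma)$" and "$P_{ij}=1$" holds.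

Clearly $h_{\Gamma\sqcup\Gamma'}(U)=h_\Gamma(U)h_{\Gamma'}(U)$ for disjoint unions. A map $V(\Gamma)\to D$ is the same as a color-preserving map $V(\Gamma)\to\mathcal Q$. When does it give an $M$-partition of $G(\Gamma)$? Let $u,v$ be distinct, of colors $i,j$, mapped to $(i,d),(j,e)$.

* If $u,v$ are not adjacent in $\Gamma$, they are adjacent in $G(\Gamma)$ exactly when $P_{ij}=1$. For $P_{ij}=1$ the condition is $M_{de}\ne0$, for $P_{ij}=0$ it is $M_{de}\neq1$. In both cases it is $M_{de}\neq1-P_{ij}$: the images are compatible.
* If $u,v$ are adjacent in $\Gamma$, the roles are exchanged, and the condition is $M_{de}\ne P_{ij}$.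

Call a color-preserving map valid if it satisfies these conditions; the $M$-partitions of $G(\Gamma)$ are exactly the valid maps. If $U\in\mathcal C$ and the image lies in $U$, then all pairs of images are compatible, so the first condition is automatic, and the second, together with compatibility, leaves only $M_{de}=\ast$. Hence, for $U\in\mathcal C$, the valid maps with image in $U$ are exactly those counted by $h_\Gamma(U)$.

Two examples. For the independent-set matrix with $k=1$, $P=(0)$, all entries are $\neq1$, so $\mathcal C$ is the family of all subsets of $\mathcal Q=\{(1,1),(1,2)\}$, $G(\Gamma)=\Gamma$, and $h_\Gamma(\mathcal Q)$ is the number of independent sets of $\Gamma$. For the split matrix with $k=1$, $P=(0)$, the element $(1,2)$ is not compatible with itself, since $M_{22}=1$. So $\mathcal C=\{\emptyset,\{(1,1)\}\}$ and $a(\{(1,1)\})=1$, $a(\emptyset)=0$. Let $\Gamma$ be a single vertex. The graph $G(t\Gamma)$ is $t$ isolated vertices, which has $1+t$ split partitions: at most one vertex can have type $2$. Here $h_\Gamma(\{(1,1)\})=1$, and the count is $(1+t)\cdot 1^t$. The set $\{(1,2)\}\notin\mathcal C$ can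 be used, but only by one copy, and the price is a polynomial factor in $t$ whose value at $t=0$ is the coefficient $a$. This is the general pattern.

**Definition (the class $[U_0]$).** For $U_0\in\mathcal C$ let $\mathcal G_0=\{\Gamma:h_\Gamma(U_0)>0\}$ and
$$[U_0]=\{U\in\mathcal C:h_\Gamma(U)=h_\Gamma(U_0)\text{ for all }\Gamma\in\mathcal G_0\}.$$

In the split example with $U_0=\{(1,1)\}$, the pair $(1,1),(1,1)$ is not a star pair, so $\mathcal G_0$ consists of the edgeless colored graphs, and $[U_0]=\{U_0\}$, because $h_\Gamma(\emptyset)=0$.

## 8. Interpolation with a bounded number of bad pieces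

**Theorem 3.** Let $U_0\in\mathcal C$ with $\mathcal G_0\ne\emptyset$. If $A:=\sum_{U\in[U_0]}a(U)\neq0$, then computing $h_\Gamma(U_0)$ for input $\Gamma\in\mathcal G_0$ reduces in polynomial time (Turing) to counting $M$-partitions.

The following elementary fact is used twice.

**Recurrence fact.** Let $\beta_1,\dots,\beta_s$ be distinct positive reals and $b\ge0$. If $u(\ell)=\sum_{r=1}^{s}q_r(\ell)\beta_r^{\ell}$ with polynomials $q_r$ of degree at most $b$ vanishes at $s(b+1)$ consecutive integers, then all $q_r$ are $0$.

**Proof.** Let $E$ be the shift, $(Eu)(\ell)=u(\ell+1)$. Since $(E-\beta)\bigl(q(\ell)\beta^\ell\bigr)=\beta\bigl(q(\ell+1)-q(\ell)\bigr)\beta^\ell$ lowers the degree of $q$, the operator $\prod_r(E-\beta_r)^{b+1}$ kills $u$. This is a linear recurrence of order $s(b+1)$ with leading coefficient $1$ and nonzero constant coefficient, so a block of $s(b+1)$ consecutive zeros propagates in both directions and $u$ vanishes at all integers. If some $q_r\neq0$, take the one with the largest $\beta_r$ and divide by $\beta_r^\ell$: then $q_r(\ell)\to0$ as $\ell\to\infty$, so $q_r=0$, a contradiction. $\square$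

**Proof of Theorem 3.**

**Step 1: a fixed graph $\Theta$ that recognizes $[U_0]$.** The purpose is to find one colored graph whose count separates the members of $[U_0]$ from all other members of $\mathcal C$. For each $U\in\mathcal C\setminus[U_0]$ pick $\Gamma_U\in\mathcal G_0$ with $h_{\Gamma_U}(U)\neq h_{\Gamma_U}(U_0)$, and let $\Theta=\bigsqcup_Um_U\Gamma_U$ with integers $m_U\ge1$ to be chosen. Let $U'\in\mathcal C\setminus[U_0]$. If some $h_{\Gamma_U}(U')$ is $0$, then $h_\Theta(U')=0\neq h_\Theta(U_0)$ for every choice of the $m_U$. Otherwise
$$\log h_\Theta(U')-\log h_\Theta(U_0)=\sum_Um_U\bigl(\log h_{\Gamma_U}(U')-\log h_{\Gamma_U}(U_0)\bigr)$$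
is a linear form in the $m_U$, and it is not the zero form, because its coefficient at $m_{U'}$ is nonzero. Finitely many nonzero linear forms can all be made nonzero by a suitable choice of positive integers. So we can choose the $m_U$ with $h_\Theta(U')\ne h_\Theta(U_0)$ for all $U'\in\mathcal C\setminus[U_0]$. If $\mathcal C=[U_0]$, take any $\Theta\in\mathcal G_0$. In either case $\Theta\in\mathcal G_0$, so members of $[U_0]$ give the value $\beta_0:=h_\Theta(U_0)>0$. Thus, for $U\in\mathcal C$, we have $h_\Theta(U)=\beta_0$ if and only if $U\in[U_0]$. The graph $\Theta$ depends only on $M,k,P,U_0$; it is not part of the input.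

**Step 2: a formula for many disjoint copies.** The purpose is to expand the oracle's answers in terms of the numbers $h_\Gamma(U)$ and $h_\Theta(U)$. Let $Z(t,\ell)$ be the number of $M$-partitions of $G(t\Gamma\sqcup\ell\Theta)$, and call the $t+\ell$ copies pieces. Vertices in different pieces are non-adjacent in $t\Gamma\sqcup\ell\Theta$. So a color-preserving map is valid if and only if it is valid on each piece and the images of any two different pieces are cross-compatible, where $U,U'\subseteq\mathcal Q$ are called cross-compatible if every $q\in U$ is compatible with every $q'\in U'$.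

Let $\mathcal B$ be the family of nonempty subsets of $\mathcal Q$ that are not in $\mathcal C$, and $b=|\mathcal B|$, a constant. A set $B\in\mathcal B$ is the image of at most one piece: if two pieces had image $B$, then $B$ would be cross-compatible with itself, which says that all pairs of $B$, equal pairs included, are compatible, that is, $B\in\mathcal C$.

Let $\mathcal S\subseteq\mathcal B$ be the set of bad images used by a given valid map. Its members are pairwise cross-compatible, and each belongs to exactly one piece. Call the other pieces good, and let $U^*$ be the union of their images. Let $\mathcal C_{\mathcal S}$ be the family of $U\in\mathcal C$ that are cross-compatible with every $B\in\mathcal S$; it is closed under subsets. Suppose $\mathcal S$, the pieces carrying it, and valid maps on those pieces are given. What must the good pieces satisfy, beyond validity on each piece? Each image is in $\mathcal C$, different good images are cross-compatible, and all are cross-compatible with the members of $\mathcal S$. Two elements of $U^*$ lie in a common image or in two different ones, so these conditions together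 say exactly that $U^*\in\mathcal C_{\mathcal S}$.

For $U\in\mathcal C$, the number of ways to map the good pieces validly with $U^*\subseteq U$ is $\prod_Ch_C(U)$, over the good pieces $C$. By Möbius inversion on subsets, the number with $U^*=W$ exactly is $\sum_{U\subseteq W}(-1)^{|W\setminus U|}\prod_Ch_C(U)$, for $W\in\mathcal C$. Summing over $W\in\mathcal C_{\mathcal S}$ and exchanging the sums, the total number of ways for the good pieces is
$$\sum_{U\in\mathcal C_{\mathcal S}}a_{\mathcal S}(U)\prod_Ch_C(U),\qquad a_{\mathcal S}(U)=\sum_{U\subseteq U^*\in\mathcal C_{\mathcal S}}(-1)^{|U^*\setminus U|}.$$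
(If there are no good pieces, the products are empty and the sum is $1$, as it should be.)

Now sum over the ways to place bad images. Write $z_\Gamma(B)$ for the number of valid maps of $\Gamma$ with image exactly $B$, and similarly $z_\Theta(B)$. Split $\mathcal S=\mathcal S_1\sqcup\mathcal S_2$ into the sets carried by copies of $\Gamma$ and those carried by copies of $\Theta$, with $|\mathcal S_1|=i$ and $|\mathcal S_2|=j$. The carrying copies can be chosen in $(t)_i(\ell)_j$ ways, where $(t)_i=t(t-1)\cdots(t-i+1)$, and then mapped in $\prod_{B\in\mathcal S_1}z_\Gamma(B)\prod_{B\in\mathcal S_2}z_\Theta(B)$ ways. There remain $t-i$ good copies of $\Gamma$ and $\ell-j$ good copies of $\Theta$. Hence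
$$Z(t,\ell)=\sum_{U\in\mathcal C}\ \sum_{i+j\le b}\gamma_{U,i,j}\,(t)_i(\ell)_j\,h_\Gamma(U)^{t-i}\,h_\Theta(U)^{\ell-j},\qquad \gamma_{U,0,0}=a(U).\tag{4}$$
Here $\gamma_{U,i,j}$ is the sum of $a_{\mathcal S}(U)\prod_{B\in\mathcal S_1}z_\Gamma(B)\prod_{B\in\mathcal S_2}z_\Theta(B)$ over the pairwise cross-compatible $\mathcal S=\mathcal S_1\sqcup\mathcal S_2$ with $|\mathcal S_1|=i$, $|\mathcal S_2|=j$ and $U\in\mathcal C_{\mathcal S}$. It depends on $\Gamma$ and $\Theta$ but not on $t,\ell$. Terms with $t<i$ or $\ell<j$ are read as $0$, and $0^0=1$. For $\mathcal S=\emptyset$ we have $\mathcal C_\emptyset=\mathcal C$, whence $\gamma_{U,0,0}=a(U)$.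

**Step 3: isolating the class $[U_0]$ by varying $\ell$.** The purpose is to extract from (4) the part belonging to $\beta_0$ and $j=0$. For $\ell>b$ the sets $U$ with $h_\Theta(U)=0$ contribute $0$, as $\ell-j\ge1$. So
$$Z(t,\ell)=\sum_{\beta}\sum_{j\le b}(\ell)_j\,\beta^{\ell}\,c_{\beta,j}(t),$$
where $\beta$ runs over the positive values of $h_\Theta$ on $\mathcal C$. This is a fixed finite set, of size $s$, say. By the recurrence fact, and since the $(\ell)_j$ with $j\le b$ are linearly independent polynomials, the $s(b+1)$ functions $\ell\mapsto(\ell)_j\beta^\ell$ are linearly independent on the integers $\ell=b+1,\dots,b+s(b+1)$. So the corresponding square linear system is invertible, and its entries are constants. For each $t$ we can therefore compute $F(t):=c_{\beta_0,0}(t)$ from $s(b+1)=O(1)$ oracle calls, as a fixed rational combination of the values $Z(t,\ell)$.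

What is $F(t)$? By Step 1 the sets with $h_\Theta(U)=\beta_0$ are those in $[U_0]$. Since the input $\Gamma$ is in $\mathcal G_0$, they all have $h_\Gamma(U)=h$, where $h:=h_\Gamma(U_0)>0$ is the number we want. So
$$F(t)=\sum_{U\in[U_0]}\sum_{i\le b}\gamma_{U,i,0}\,(t)_i\,h^{t-i}=p(t)\,h^t,\qquad\deg p\le b,\quad p(0)=A\neq0.\tag{5}$$
Indeed $p(t)=\sum_{U\in[U_0]}\sum_{i\le b}\gamma_{U,i,0}\,h^{-i}(t)_i$, and at $t=0$ only $i=0$ survives, giving $\sum_{U\in[U_0]}a(U)=A$.

**Step 4: recovering $h$.** The purpose is to find $h$ although the polynomial $p$ is unknown. Compute $F(0),\dots,F(2b+1)$. Consider the integers $\kappa\ge1$ for which there is a polynomial $q$ of degree at most $b$ with $F(t)=q(t)\kappa^t$ for $t=0,\dots,2b+1$. By (5), $\kappa=h$ is one. If $\kappa\neq h$ were another, then $p(t)h^t-q(t)\kappa^t$ would vanish at $2b+2$ consecutive integers, and the recurrence fact with two bases would give $p=q=0$, contradicting $p(0)\neq0$. So $h$ is the unique such integer.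

To find it, note that if $F(t)=q(t)\kappa^t$ for $t=0,\dots,b+1$, then $(E-\kappa)^{b+1}F$ vanishes at $0$. That is, $\kappa$ is a root of
$$\sum_{j=0}^{b+1}\binom{b+1}{j}(-X)^{b+1-j}F(j).$$
This polynomial in $X$ is nonzero, since its coefficient of $X^{b+1}$ is $\pm F(0)=\pm A\neq0$. It has constant degree and rational coefficients of polynomial bit length. Its integer roots in the range $1\le X\le|D|^{|V(\Gamma)|}$, which contains $h$, are computable in polynomial time. One way is to cut this range of integers into $O(1)$ intervals on each of which the polynomial has constant sign ($+$, $-$ or $0$), by induction on the degree. Degree $0$ is trivial. A nonconstant polynomial $\phi$ has the nonzero difference $\phi(X+1)-\phi(X)$ of smaller degree; on each interval where the difference has constant sign, the values of $\phi$ are monotone, so binary search finds the at most two places where its sign changes. The roots are the integers in the intervals of sign $0$, at most $b+1$ in number. For each root, interpolate $q$ from $t=0,\dots,b$ and test the values up to $t=2b+1$. The one integer that passes is $h$. $\blacksquare$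

## 9. Two situations in which the coefficient does not vanish

**Hard instances.** We first make $h_\Gamma(U)$ hard. Let $U=\bigcup_i\{i\}\times X_i\in\mathcal C$ with $k\ge2$. Let $N$ be the $X_1\times X_k$ matrix product of the $0/1$ matrices of $H_{X_1,X_2},\dots,H_{X_{k-1},X_k}$, so that $N_{dw}$ is the number of walks of stars from $d$ to $w$ through $X_2,\dots,X_{k-1}$. Let $S=NN^T$. Given a graph $J$, let $\Gamma_J$ have a vertex of color $1$ for each vertex of $J$, and replace each edge of $J$ by a path with colors $1,2,\dots,k-1,k,k-1,\dots,2,1$. Fix the images of the color-1 vertices. The number of ways to map the inside of a path between images $d,d'$ is $\sum_wN_{dw}N_{d'w}=S_{dd'}$. Hence $h_{\Gamma_J}(U)=Z_S(J)$.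

Parallel edges in $J$ cause no problem, since each has its own path with an interior vertex. If loops are allowed in $J$, use for $k\ge3$ a closed path, which is a cycle of length $2k-2\ge4$. For $k=2$ use a single pendant vertex of color $2$: it contributes $\sum_wH_{iw}=\sum_wH_{iw}^2=S_{ii}$, where $H$ is the $0/1$ matrix of $H_{X_1,X_2}$. If some $S_{ii}>0$, then $h_{\Gamma_J}(U)>0$ for all nonempty $J$, by sending every vertex of $J$ to $i$; so $\Gamma_J\in\mathcal G_0$ for $U_0=U$. Also, $S_{ij}>0$ implies $S_{ii},S_{jj}>0$, as the rows $i$ and $j$ of $N$ are then nonzero. By [BG] and Theorem 3 we obtain: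

$$\text{If }A\neq0\text{ for }U_0=U,\text{ and }S_{ij}>0,\ S_{ii}S_{jj}\neq S_{ij}^2\text{ for some }i,j,\text{ then counting }M\text{-partitions is \#P-hard.}\tag{6}$$

It remains to control $A$.

**Corollary 4.** If $M$ has a derectangularizing sequence of length 2, then counting $M$-partitions is #P-complete.

**Proof.** The plan is to take a largest non-rectangular set, so that its whole class consists of maximal members of $\mathcal C$ and no cancellation is possible.

**Step 1: choosing $P$ and $U_0$.** This step sets up $\mathcal C$ so that it contains the given sequence. Let $D_1,D_2$ be the sequence. For $i,j\in\{1,2\}$ let $P_{ij}=0$ if $M|_{D_i\times D_j}$ has no $1$, and $P_{ij}=1$ otherwise; in the latter case purity says that it has no $0$. So $\{1\}\times D_1\cup\{2\}\times D_2\in\mathcal C$. Among all $U=\{1\}\times X_1\cup\{2\}\times X_2\in\mathcal C$ with $H_{X_1,X_2}$ not rectangular, let $U_0$ have maximum size.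

**Step 2: non-rectangularity is visible to $h$.** The purpose is to show that all members of $[U_0]$ are non-rectangular. For $U=\{1\}\times X_1\cup\{2\}\times X_2$ let $r_i$, $i\in X_1$, be the $0/1$ rows of $H_{X_1,X_2}$. For the path $\Pi$ colored $1,2,1,2$ we have $h_\Pi(U)=\sum_{i,j}(r_i\cdot r_j)(r_j\cdot r_j)$, and for the 4-cycle $\Lambda$ colored $1,2,1,2$ we have $h_\Lambda(U)=\sum_{i,j}(r_i\cdot r_j)^2$. So
$$h_\Pi(U)-h_\Lambda(U)=\sum_{i,j}(r_i\cdot r_j)\bigl(r_j\cdot r_j-r_i\cdot r_j\bigr).$$
All terms are $\ge0$. They are all $0$ if and only if, for all $i,j$ with $r_i\cdot r_j>0$, both $r_j\cdot r_j=r_i\cdot r_j$ and (exchanging $i$ and $j$) $r_i\cdot r_i=r_i\cdot r_j$, that is, $r_i=r_j$. So the terms all vanish if and only if any two rows are equal or disjoint. Hence $H_{X_1,X_2}$ is non-rectangular if and only if $h_\Pi(U)>h_\Lambda(U)$. Moreover $|X_1|$ and $|X_2|$ are the values of $h$ on single vertices of colors $1$ and $2$. All four graphs lie in $\mathcal G_0$, because $U_0$ contains a star pair between colors $1$ and $2$.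

**Step 3: $A\ge1$.** Let $U\in[U_0]$. By Step 2 it is non-rectangular and has the same, maximum, size as $U_0$. It is maximal in $\mathcal C$: a larger member would contain it, hence would contain the same four elements violating rectangularity, hence would be non-rectangular of larger size. So $a(U)=1$. Thus $A=|[U_0]|\ge1$.

**Step 4: hardness.** This step supplies the indices needed in (6). Non-rectangularity of $U_0$ gives rows $r_i\neq r_j$ with $r_i\cdot r_j>0$. Two distinct nonzero $0/1$ vectors are not proportional, so the strict Cauchy–Schwarz inequality gives $S_{ii}S_{jj}>S_{ij}^2>0$. Apply (6); membership in #P was noted in Section 1. $\blacksquare$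

Combined with [GGMRY], this says that for arbitrary $D$ the two problems agree whenever $M$ has a derectangularizing sequence of length 2 or none at all.

**Corollary 5.** Suppose $\mathcal C$ is the family of all subsets of some set $U_{\max}$, and the matrix $S$ for $U_{\max}$ has $i,j$ with $S_{ij}>0$, $S_{ii}S_{jj}\neq S_{ij}^2$. Then counting $M$-partitions is #P-complete.

**Proof.** By (3), $a(U)=\sum_{U\subseteq U^*\subseteq U_{\max}}(-1)^{|U^*\setminus U|}$ is $1$ for $U=U_{\max}$ and $0$ otherwise. So $A=1$ for $U_0=U_{\max}$. Apply (6). $\blacksquare$

Why does the argument of Corollary 4 not extend to sequences of length 3? In Step 3 we used that a set containing a non-rectangular one is non-rectangular. This holds for $H_{X_1,X_2}$ but not for compositions: enlarging the middle set can supply the missing walk. The $6\times6$ matrix shows that the loss is real. Take the sequence $D_1,D_2,D_3$ of Section 6 and $U_0=\bigcup_i\{i\}\times D_i$. For $U_0\in\mathcal C$ the matrix $P$ is forced: $P_{11}=P_{12}=P_{22}=0$, since those blocks contain $0$s, and $P_{13}=P_{23}=P_{33}=1$, since those blocks contain $1$s. The elements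 of $\mathcal Q$ compatible with themselves are $(1,v),(2,v)$ with $v\in C$, and $(3,f),(3,g)$. All of them are pairwise compatible, so $\mathcal C$ consists of all subsets of $U_{\max}=\{1,2\}\times C\cup\{3\}\times\{f,g\}$, and $a$ is nonzero only at $U_{\max}$. For $U_0$ the matrix $N$ has rows $(0,1)$ at $(0,f)$ and $(1,1)$ at $(1,f)$, so $h_{\Gamma_J}(U_0)$ is hard by [BG]. But a single vertex of color $1$ has $h(U_0)=2$ and $h(U_{\max})=4$. So $U_{\max}\notin[U_0]$ and $A=0$: Theorem 3 says nothing. For $U_{\max}$ itself, every $(x,y)$ reaches $f$ through $(1-x,f)$ and $g$ through $(1-x,g)$, so $N$ has all rows $(1,1)$ and $S$ is constant $2$, of rank one. The element $(1,f)$ added to $D_2$ supplied the walk $(0,f),(1,f),f$ that was missing.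

So for (H) we must show that five elements leave no room for this to happen.

## 10. Three elements of the next-to-last set

**Proof of (H).** Let $|D|\le5$ and let $M$ have a derectangularizing sequence. By Corollary 4 we may assume there is none of length 2. The goal is to show that $M$ is then one of very few matrices, to which Corollary 5 applies. The absence of length-2 sequences will be used in the following form.

$$\begin{aligned}&\text{If }X=\{p,q\},\ Y=\{r,s\}\ (p\neq q,\ r\neq s;\ X\text{ and }Y\text{ may meet or coincide})\text{ and}\\&M|_{X\times Y}\text{ has exactly three stars, then }X^2\text{ or }Y^2\text{ is impure.}\end{aligned}\tag{7}$$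

Indeed, $M|_{X\times Y}$ with only one non-star entry is pure, and $H_{X,Y}$ with exactly three elements is not rectangular. If $X^2$ and $Y^2$ were both pure, $X,Y$ would be a derectangularizing sequence of length 2. In particular, $X=Y$ with exactly three stars is impossible: there are no $p\neq q$ with $M_{pp}\neq\ast$ and $M_{pq}=M_{qq}=\ast$.

**Step 1: the configuration.** The purpose is to extract from a shortest sequence a few elements with known stars. Let $D_1,\dots,D_k$ be a derectangularizing sequence of minimum length; so $k\ge3$. Put
$$R=H_{D_1,D_2}\circ\dots\circ H_{D_{k-2},D_{k-1}},\qquad W=H_{D_{k-1},D_k}.$$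
Both are rectangular by minimality, as they come from sequences of lengths $k-1$ and $2$. Since $R\circ W$ is not rectangular, there are $a,b\in D_1$ and $f,g\in D_k$ with $(a,f),(a,g),(b,g)\in R\circ W$ and $(b,f)\notin R\circ W$. Choose $c,d,e\in D_{k-1}$ with
$$a\,R\,c\,W\,f,\qquad a\,R\,d\,W\,g,\qquad b\,R\,e\,W\,g.$$
(The letters $f,g$ now denote elements of $D_k$; in the sequence of Section 6 they are the old $f$ and $g$.) We claim:

* $(e,f),(d,f),(c,g)\notin W$. If $(e,f)\in W$, then $bReWf$, contrary to $(b,f)\notin R\circ W$. If $(d,f)\in W$, then $W(d)\ni f,g$ meets $W(e)\ni g$, so $W(e)=W(d)\ni f$, which was just excluded. If $(c,g)\in W$, then $W(c)\ni f,g$ meets $W(e)$, and again $f\in W(e)$.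
* $(b,c),(a,e),(b,d)\notin R$. If $(b,c)\in R$, then $bRcWf$. If $(a,e)\in R$ or $(b,d)\in R$, then $R(a)$ and $R(b)$ share $e$ or $d$, so $R(b)=R(a)\ni c$, just excluded.

So $c$ differs from $d$ and $e$ (only $c$ is $W$-related to $f$), and $d\neq e$ (only $d$ is in $R(a)$). Hence $T=\{c,d,e\}\subseteq D_{k-1}$ has three distinct elements. For $v\in D$ let
$$s(v)=\{u\in T:M_{vu}=\ast\},$$
the star set of $v$. We have shown
$$s(f)=\{c\},\qquad s(g)=\{d,e\}.\tag{8}$$

**Step 2: star sets inside $T$.** The purpose is to record how $T$ sees itself. $T^2$ is pure, since $T\subseteq D_{k-1}$. As $T,T$ is not derectangularizing, $H_{T,T}$ is rectangular: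
$$\text{for }u,v\in T\text{ the sets }s(u),s(v)\text{ are equal or disjoint; also }u\in s(v)\iff v\in s(u).\tag{9}$$

**Step 3: normalization.** The purpose is to fix the non-star value inside $T$. Exchanging $0$ and $1$ in $M$ amounts to complementing $G$; it keeps the stars, all purity statements, all derectangularizing sequences and the complexity. So we may assume that $T^2$ has no $1$s. Then
$$\text{for }u,v\in T:\quad u\notin s(v)\ \Longrightarrow\ M_{uv}=0.\tag{10}$$

We shall often use purity in this form: if a block $D_i\times D_j$ contains a $0$, it contains no $1$, so all its non-star entries are $0$.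

## 11. Minimum length at least four cannot occur on five elements

Assume $k\ge4$; we derive a contradiction.

**Step 4: three more elements.** The purpose is to find elements of $D_{k-2}$ with one-element star sets. Let $R'=H_{D_1,D_2}\circ\dots\circ H_{D_{k-3},D_{k-2}}$. Choose $p_c,p_d,p_e\in D_{k-2}$ with $aR'p_c$, $aR'p_d$, $bR'p_e$ and $c\in s(p_c)$, $d\in s(p_d)$, $e\in s(p_e)$.

No $p\in D_{k-2}$ has both $c,d\in s(p)$. Otherwise $D_{k-2},D_{k-1},D_k$ would be derectangularizing: $p$ reaches $f$ through $c$ and $g$ through $d$; $p_e$ reaches $g$ through $e$; and $p_e$ does not reach $f$, because $bR'p_e$ and a walk from $p_e$ to $f$ would give $(b,f)\in R\circ W$. Its length $3<k$ contradicts minimality. Moreover $e\notin s(p_c)$ and $e\notin s(p_d)$, as $(a,e)\notin R$; and $c,d\notin s(p_e)$, as $(b,c),(b,d)\notin R$. So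
$$s(p_c)=\{c\},\qquad s(p_d)=\{d\},\qquad s(p_e)=\{e\}.\tag{11}$$
Hence $p_c,p_d,p_e,g$ are distinct, and $f\notin\{p_d,p_e,g\}$ (possibly $f=p_c$). The block $\{g,p_d\}\times\{d,e\}$ has exactly three stars, and so has $\{g,p_e\}\times\{d,e\}$; and $\{d,e\}^2$ is pure. So (7) gives
$$\{g,p_d\}^2\text{ and }\{g,p_e\}^2\text{ are impure.}\tag{12}$$

**Step 5, Case A: $g\in T$.** The purpose is to exclude this position of $g$. By (9) neither $p_d$ nor $p_e$ is in $T$, since $\{d\}$ and $\{e\}$ are neither equal to nor disjoint from $s(g)=\{d,e\}$. So $D=T\cup\{p_d,p_e\}$, and $p_c,f\in T$.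

If $g=d$, then $d\in s(d)$, so $M_{dd}=\ast$, and $M_{dp_d}=\ast$; so $\{g,p_d\}^2$ is pure, contradicting (12). If $g=e$, then $M_{ee}=\ast$ and $M_{ep_e}=\ast$, so $\{g,p_e\}^2$ is pure, contradicting (12).

So $g=c$ and $s(c)=\{d,e\}$. Then $c\in s(d)\cap s(e)\cap s(p_c)$, with $d,e,p_c\in T$, so (9) gives $s(d)=s(e)=s(p_c)=\{c\}$. As $s(c)\neq\{c\}$, we get $p_c\in\{d,e\}$. Since $p_c\notin s(p_c)$, (10) gives $M_{p_cp_c}=0$. This is an entry of $D_{k-2}\times D_{k-1}$, since $p_c\in T\subseteq D_{k-1}$; so that block has no $1$s, and since $c\notin s(p_d)$ we get $M_{cp_d}=0$. Also $c\notin s(c)$, so $M_{cc}=0$. Now (12) for $\{g,p_d\}=\{c,p_d\}$ forces $M_{p_dp_d}=1$. But $D_{k-2}^2$ also contains $M_{p_cp_c}=0$, contradicting its purity.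

**Case B: $g\notin T$.** At most one element of $D$ lies outside $T\cup\{g\}$; call it $q$ if it exists. Since $p_d\neq p_e$ and neither is $g$, at least one of $p_d,p_e$ is in $T$.

**Step 6, Case B1: $p_d,p_e\in T$.** The purpose is to determine all star sets and then exclude every position of $f$. Both $p_d\in D_{k-2}$ and $c\in D_{k-1}$ are in $T$, and $c\notin s(p_d)$, so $M_{p_dc}=0$ and $D_{k-2}\times D_{k-1}$ has no $1$s; this is what (10) looks like here.

Suppose $M_{dd}=\ast$. Then $d\in s(d)\cap s(p_d)$, so $s(d)=s(p_d)=\{d\}$ by (9). The block $\{g,d\}\times\{d,e\}$ has exactly three stars (only $M_{de}$ is not one); $\{g,d\}^2$ is pure because $M_{dd}=M_{gd}=\ast$; and $\{d,e\}^2$ is pure. This contradicts (7). So $M_{dd}\neq\ast$. In the same way, $M_{ee}=\ast$ would give $s(e)=s(p_e)=\{e\}$, and the block $\{g,e\}\times\{d,e\}$ would contradict (7); so $M_{ee}\neq\ast$. By (10), $M_{dd}=M_{ee}=0$. By (11), $p_d\neq d$ and $p_e\neq e$.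

If $p_d=c$, then $s(c)=\{d\}$ and $p_e\notin\{c,e\}$, so $p_e=d$ and $s(d)=\{e\}$. But $d\in s(c)$ gives $c\in s(d)$, a contradiction. So $p_d=e$ and $s(e)=\{d\}$. Then $e\in s(d)$, and $e\in s(p_e)=\{e\}$, so $s(d)=\{e\}$ by (9). Since $c\notin s(d)$ and $c\notin s(e)$, we have $s(c)\subseteq\{c\}$.

Apply (12) to $\{g,p_d\}=\{g,e\}$: as $M_{ee}=0$ and $M_{ge}=\ast$, we get $M_{gg}=1$. Purity of $D_k^2$ gives $M_{fg}\neq0$ and $M_{ff}\ne0$. Since $s(f)=\{c\}$ differs from $s(d)=\{e\}$, $s(e)=\{d\}$ and $s(g)$, we have $f\in\{c,q\}$.

Suppose first $M_{cc}=\ast$, so $s(c)=\{c\}$. If $f=c$, then $d\notin s(c)$ gives $M_{fd}=M_{cd}=0$, so $D_k\times D_{k-1}$ has no $1$s. As $c\notin s(g)$, we get $M_{gc}=0$, that is, $M_{fg}=0$, contradicting $M_{fg}\ne0$. So $f=q$. If $M_{ff}=1$, then $M_{cc}=M_{cf}=\ast$ and $M_{ff}\neq\ast$, so (7) with $X=Y=\{c,f\}$ is contradicted. So $M_{ff}=\ast$. If $M_{fg}=\ast$, the block $\{c,f\}\times\{f,g\}$ has exactly three stars (only $M_{cg}$ is not one), while $\{c,f\}^2$ is all stars and $\{f,g\}^2$ has entries $M_{ff}=M_{fg}=\ast$, $M_{gg}=1$, so both are pure, contradicting (7). So $M_{fg}=1$.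 Now $D=\{c,d,e,f,g\}$, and we look at the graph whose edges are the star entries. From $s(c)=s(f)=\{c\}$, $s(d)=\{e\}$, $s(e)=\{d\}$, $s(g)=\{d,e\}$ and $M_{fg}=1$, it has no edges between $\{c,f\}$ and $\{d,e,g\}$. But $(a,f),(a,g)\in R\circ W$ says that $a$ is joined to both $f$ and $g$ by walks of stars, a contradiction.

Suppose now $M_{cc}\neq\ast$. Then $M_{cc}=0$ by (10) and $s(c)=\emptyset$. So neither $f$ nor $p_c$, which both have star set $\{c\}$, is in $T\cup\{g\}$; hence $f=p_c=q$. So $f\in D_{k-2}$. As $D_{k-2}^2$ contains $M_{p_dp_d}=M_{ee}=0$, purity gives $M_{ff}\neq1$; and $M_{ff}\neq0$ was shown above. So $M_{ff}=\ast$. Then $\{c,f\}^2$ has entries $M_{cc}=0$, $M_{cf}=M_{ff}=\ast$, contradicting (7) with $X=Y=\{c,f\}$.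

**Step 7, Case B2: exactly one of $p_d,p_e$ is in $T$, and the other is $q$.** The purpose is to exclude this last arrangement. We shall use only (8)–(12) and purity of the blocks of the $D_i$; all of this is symmetric under exchanging $d$ and $e$. So let $p_d\in T$ and $p_e=q$. Then $p_c$ and $f$, being different from $g$ and $p_e$, are in $T$. There are three possibilities for $p_d$.

If $p_d=d$, then $M_{dd}=M_{gd}=\ast$, so $\{g,p_d\}^2$ is pure, contradicting (12).

If $p_d=c$, then $s(c)=\{d\}$, so $c\in s(d)$. Since $c\in s(p_c)=\{c\}$ and $p_c\in T$, (9) gives $s(d)=\{c\}$. Since $e\notin s(c)$, we have $c\notin s(e)$. Now $f\in T$ has star set $\{c\}$, so $f\neq c$ and $f\neq e$; hence $f=d$. By (10), $M_{ff}=M_{dd}=0$. This is an entry of $D_k\times D_{k-1}$, so that block has no $1$s, and $c\notin s(g)$ gives $M_{gc}=0$. Also $M_{cc}=0$, since $c\notin s(c)$. Then (12) for $\{g,p_d\}=\{g,c\}$ forces $M_{gg}=1$. Together with $M_{ff}=0$ this contradicts purity of $D_k^2$.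

If $p_d=e$, then $s(e)=\{d\}$ and $e\in s(d)$. An element of $T$ with star set $\{c\}$ is therefore neither $e$ nor $d$, so $f=p_c=c$. Since $d\notin s(c)$, we have $M_{fd}=M_{cd}=0$. So $D_k\times D_{k-1}$ has no $1$s, and $c\notin s(g)$ gives $M_{gf}=M_{gc}=0$. As $e\notin s(e)$, $M_{ee}=0$; and $M_{ge}=\ast$. So (12) for $\{g,p_d\}=\{g,e\}$ forces $M_{gg}=1$. Together with $M_{gf}=0$ this contradicts purity of $D_k^2$.

All cases are contradictory, so $k\ge4$ is impossible.

## 12. Minimum length three: one surviving family of matrices

Now $k=3$, so $R=H_{D_1,D_2}$.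

**Step 8: positions of $a,b,f,g$.** The purpose is to reduce to three arrangements. From $(a,c),(a,d),(b,e)\in R$ and $(a,e),(b,c),(b,d)\notin R$ we have
$$s(a)=\{c,d\},\qquad s(b)=\{e\},\qquad s(f)=\{c\},\qquad s(g)=\{d,e\}.\tag{13}$$
So $a,b,f,g$ are distinct. We may replace the sequence by $\{a,b\},T,\{f,g\}$: its blocks are pure as parts of pure blocks, and by (13) $a$ reaches $f$ through $c$ and $g$ through $d$, while $b$ reaches only $g$, through $e$.

Since $|D|\le5$ and $|T|=3$, at most two of $a,b,f,g$ lie outside $T$. By (9), $T$ contains at most one element of each of the pairs $\{a,f\}$, $\{a,g\}$, $\{b,g\}$, since the star sets in each pair meet and are different. So $T$ contains no three of $a,b,f,g$. Hence exactly two of them lie in $T$, $|D|=5$, and $T\cap\{a,b,f,g\}$ is one of $\{b,f\}$, $\{a,b\}$, $\{f,g\}$.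

**Step 9: $\{b,f\}\subset T$ is impossible.** The purpose is to exclude the first arrangement. As $b\in T$ and $c\notin s(b)$, $M_{bc}=0$. So the block $\{a,b\}\times T$ has no $1$s, and $e\notin s(a)$ gives $M_{ae}=0$. The block $\{a,f\}\times\{c,d\}$ has exactly three stars (only $M_{fd}$ is not one), and $\{c,d\}^2$ is pure; so $\{a,f\}^2$ is impure by (7). Since $f\in T$, both $M_{ff}$ and $M_{af}$ are in $\{0,\ast\}$. So $M_{aa}=1$. Purity of $\{a,b\}^2$ gives $M_{ab}\ne0$ and $M_{bb}\neq0$. As $b\in T$, the latter means $M_{bb}=\ast$, so $b\in s(b)=\{e\}$, that is, $b=e$. Then $M_{ab}=M_{ae}=0$, a contradiction.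

**Step 10: the case $\{a,b\}\subset T$.** The purpose is to determine $M$ in this arrangement. The case $\{f,g\}\subset T$ is the same after reversing the sequence and renaming $a\leftrightarrow g$, $b\leftrightarrow f$, $c\leftrightarrow e$: this renaming carries (13) to itself, and the transpose of a non-rectangular relation is non-rectangular.

Now $D=\{c,d,e,f,g\}$ with $f,g\notin T$. By purity of $T\times\{f,g\}$, the non-star entries $M_{fd},M_{fe},M_{gc}$ all equal one value $\zeta\in\{0,1\}$.

Suppose $a\in\{c,d\}$. Then $a\in s(a)=\{c,d\}$. Since $c,d\in s(a)$, also $a\in s(c)$ and $a\in s(d)$. By (9), $s(c)=s(d)=s(a)=\{c,d\}$. So the block $\{c,f\}\times\{c,d\}$ has exactly three stars (only $M_{fd}$ is not one), $\{c,d\}^2$ is all stars, and $\{c,f\}^2$ is pure since $M_{cc}=M_{cf}=\ast$. This contradicts (7).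

So $a=e$ and $s(e)=\{c,d\}$. Then $e\in s(c)$ and $e\in s(d)$, and $e\in s(b)=\{e\}$ with $b\in T$; so (9) gives $s(c)=s(d)=\{e\}$. By (10), $M_{cc}=M_{cd}=M_{dd}=M_{ee}=0$, while $M_{ce}=M_{de}=\ast$. The block $\{g,e\}\times\{c,d\}$ has exactly three stars (only $M_{gc}$ is not one), and $\{c,d\}^2$ is all $0$, hence pure; so $\{g,e\}^2$ is impure by (7). As $M_{ee}=0$ and $M_{ge}=\ast$, we get $M_{gg}=1$. Purity of $\{f,g\}^2$ gives $M_{ff}\neq0$ and $M_{fg}\neq0$. If $M_{ff}=\ast$, then $\{c,f\}^2$ has entries $M_{cc}=0$, $M_{cf}=M_{ff}=\ast$, contradicting (7) with $X=Y=\{c,f\}$. So $M_{ff}=1$. In the order $c,d,e,f,g$,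
$$M=\begin{pmatrix}0&0&\ast&\ast&\zeta\\0&0&\ast&\zeta&\ast\\ \ast&\ast&0&\zeta&\ast\\ \ast&\zeta&\zeta&1&\eta\\ \zeta&\ast&\ast&\eta&1\end{pmatrix},\qquad\zeta\in\{0,1\},\ \eta\in\{1,\ast\}.\tag{14}$$

**Step 11: hardness of the matrices (14).** The purpose is to apply Corollary 5. Take $k=3$ and
$$P_{11}=P_{12}=P_{22}=0,\qquad P_{13}=P_{23}=\zeta,\qquad P_{33}=1.$$
The elements of $\mathcal Q$ compatible with themselves are $(1,v)$ and $(2,v)$ with $M_{vv}\neq1$, that is, $v\in T$, and $(3,v)$ with $M_{vv}\neq0$, that is, $v\in\{f,g\}$. All of these are pairwise compatible: entries in $T\times T$ are $\ne1$; entries in $T\times\{f,g\}$ are in $\{\zeta,\ast\}$, so $\neq1-\zeta$; and entries in $\{f,g\}^2$ are $\ne0$. So $\mathcal C$ is the family of all subsets of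
$$U_{\max}=\{1,2\}\times T\ \cup\ \{3\}\times\{f,g\}.$$
The matrix $N$ counts walks of stars from $T$ through $T$ to $\{f,g\}$. From $c$ the only star in $T$ is $e$, and from $e$ the only star in $\{f,g\}$ is $g$; so row $c$, in the order $f,g$, is $(0,1)$. From $e$ there are the walks $e,c,f$ and $e,d,g$ and no others; so row $e$ is $(1,1)$. Hence $S=NN^T$ has $S_{cc}=1$, $S_{ce}=1$, $S_{ee}=2$, and
$$S_{ce}>0,\qquad S_{cc}S_{ee}=2\neq1=S_{ce}^2.$$
By Corollary 5, counting $M$-partitions is #P-complete. This proves (H), and with it Theorem 2(ii). $\blacksquare$
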